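# Nearly flat squares: the symmetric guess and how it fails

## 1. The symmetric guess $P_n$

Fix an integer $n\ge 1$. We look at polynomials
$$f(x)=f_0+f_1x+\dots+f_nx^n$$
of degree $n$ with real nonnegative coefficients, and we write $(g)_m$ for the coefficient of $x^m$ in a polynomial or power series $g$. The square $f^2$ has $2n+1$ coefficients, $(f^2)_m=\sum_{k+l=m}f_kf_l$ for $0\le m\le 2n$. We ask that all of them be at least $1$, and we want the largest of them to be as small as possible. In other words, how flat can a square be?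

**Definition.** A polynomial $f$ of degree $n$ with nonnegative coefficients is *admissible* if $(f^2)_m\ge 1$ for $0\le m\le 2n$. We write $\kappa(n)$ for the infimum of $\max_m (f^2)_m$ over admissible $f$ of degree $n$. An admissible $f$ is *extremal* if its $\max_m (f^2)_m$ is the smallest possible.

**Definition.** A polynomial $f$ of degree $n$ is *reciprocal* if $f(x)=x^nf(1/x)$, that is, $f_k=f_{n-k}$ for all $k$. For instance $1+\frac12x+x^2$ is reciprocal of degree $2$, and $1+2x$ is not reciprocal.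

Here is how one arrives at a guess. The cheapest way to start is to make $f^2$ begin with $1,1,1,\dots$. The power series whose square is $1+x+x^2+\dots=(1-x)^{-1}$ is
$$(1-x)^{-1/2}=\sum_{k\ge0}c_kx^k,\qquad c_k=2^{-2k}\binom{2k}{k},\qquad c_0=1,\ c_1=\tfrac12,\ c_2=\tfrac38,\dots$$
The problem does not change if we reverse the coefficients of $f$, so the top end of $f$ should look like the bottom end. This suggests the reciprocal polynomial
$$P_n(x)=\sum_{k=0}^{\lfloor n/2\rfloor}c_kx^k+\sum_{k=0}^{n-\lfloor n/2\rfloor-1}c_kx^{n-k},\qquad\text{that is,}\qquad (P_n)_k=c_{\min(k,n-k)}.$$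

It is admissible. The $c_k$ decrease, because $c_{k+1}/c_k=\frac{2k+1}{2k+2}$, so $(P_n)_k\ge c_k$. Hence for $m\le n$
$$(P_n^2)_m\ge\sum_{k=0}^mc_kc_{m-k}=1,$$
and for $m>n$ we use the symmetry. For $m\le\lfloor n/2\rfloor$ all the coefficients involved are exactly $c_k$, so $(P_n^2)_m=1$ there.

The following result about reciprocal polynomials is known. We quote it as background, and no proof below depends on it. Among reciprocal polynomials of degree $n$ with nonnegative coefficients whose square has all coefficients at least $1$, the largest coefficient of $f^2$ is at least $\kappa_{\rm rec}(n)$, where $\kappa_{\rm rec}(n)\sim\frac2\pi\log n$, and $P_n$ is the extremal reciprocal polynomial. The guess, which is a conjecture taken from "A basis of finite and infinite sets with small representation function" (https://www.combinatorics.org/ojs/index.php/eljc/article/view/v19i1p6/4333), is that reciprocity need not be assumed.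

**Conjecture.** For every admissible $f$ of degree $n$, the largest coefficient of $f^2$ is at least the largest coefficient of $P_n^2$.

Let us test it. In all that follows we write the coefficients from both ends,
$$a_k=f_k,\qquad b_k=f_{n-k},\qquad u=a_0b_0.$$
The extreme coefficients of $f^2$ are $a_0^2\ge1$ and $b_0^2\ge1$, so $a_0,b_0\ge 1$ and $u\ge1$.

**$n=1$.** Here $(f^2)_1=2u\ge2$, and $P_1^2=(1+x)^2=1+2x+x^2$. The guess is right.

**$n=2$.** The conditions $(f^2)_1=2a_0f_1\ge1$ and $(f^2)_3=2b_0f_1\ge1$ multiply to $f_1^2\ge\frac1{4u}$. So $(f^2)_2=2u+f_1^2\ge 2u+\frac1{4u}$. The derivative $2-\frac1{4u^2}$ is positive for $u\ge1$, so $(f^2)_2\ge\frac94$. The square of $P_2=1+\frac12x+x^2$ has coefficients $1,1,\frac94,1,1$. The guess is right.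

**$n=3$.** Now $2a_0a_1\ge1$ and $2b_0b_1\ge1$ give $a_1b_1\ge\frac1{4u}$, so $(f^2)_3=2(a_0b_0+a_1b_1)\ge2u+\frac1{2u}\ge\frac52$, again because the expression increases for $u\ge1$. The square of $P_3=1+\frac12x+\frac12x^2+x^3$ has coefficients $1,1,\frac54,\frac52,\frac54,1,1$. The guess is right.

## 2. The guess holds up to $n=5$

The next two degrees need one more idea, and the same computation gives a lower bound for every larger $n$.

**Theorem 1.** The conjecture is true for $1\le n\le5$, and $\kappa(n)\ge\frac{89}{32}$ for all $n\ge5$. Together with Theorem 2 below, $\frac{89}{32}\le\kappa(n)<178$ for all $n\ge5$, so $\kappa(n)$ has exact order $\Theta(1)$, whereas $\kappa_{\rm rec}(n)\sim\frac2\pi\log n$.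

*Proof of the lower bounds.* The cases $n\le3$ are done. Let $n\ge4$.

**Step 1: bound the third coefficients at each end.** Put $y=a_0a_1$ and $z=b_0b_1$. Since $(f^2)_1=2a_0a_1\ge1$, and similarly at the other end, $y,z\ge\frac12$. Also $a_1b_1=yz/u$. From $(f^2)_2=2a_0a_2+a_1^2\ge1$ and $a_1=y/a_0\le y$ we get $2a_0a_2\ge 1-y^2$. Since also $a_2\ge0$,
$$a_2\ge\frac{(1-y^2)^+}{2a_0},\qquad\text{and likewise}\qquad b_2\ge\frac{(1-z^2)^+}{2b_0}.$$
Here $w^+=\max(w,0)$. Hence $a_2b_2\ge\frac{1}{4u}(1-y^2)^+(1-z^2)^+$.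

**Step 2: bound the middle coefficient.** If $n\ge5$, the indices $0,1,2,n-2,n-1,n$ are distinct, so $(f^2)_n\ge2(a_0b_0+a_1b_1+a_2b_2)$. If $n=4$, then $a_2=b_2=f_2$ and $(f^2)_4=2a_0b_0+2a_1b_1+a_2b_2$. In both cases
$$(f^2)_n\ge2\Bigl(u+\frac Gu\Bigr),\qquad G=yz+\theta(1-y^2)^+(1-z^2)^+,\qquad \theta=\begin{cases}1/8,&n=4,\\1/4,&n\ge5.\end{cases}$$

**Step 3: minimize $G$ over $y,z\ge\frac12$.** If $y\ge1$ or $z\ge1$, then $G\ge yz\ge\frac12$. On the square $[\frac12,1]^2$, $G=yz+\theta(1-y^2)(1-z^2)$ is concave in $y$ for fixed $z$ and concave in $z$ for fixed $y$, so its minimum is attained at a corner. At $(\frac12,\frac12)$ the value is $G_*=\frac14+\frac{9\theta}{16}\le\frac{25}{64}<\frac12$. At $(\frac12,1)$ and $(1,\frac12)$ it is $\frac12$, and at $(1,1)$ it is $1$. So $G\ge G_*$ always.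

**Step 4: minimize over $u$.** Since $G_*<1$, the function $u+G_*/u$ has derivative $1-G_*/u^2>0$ for $u\ge1$. Hence $(f^2)_n\ge2(1+G_*)$, which is $\frac{169}{64}$ for $n=4$ and $\frac{89}{32}$ for $n\ge5$. This proves $\kappa(n)\ge\frac{89}{32}$ for $n\ge5$.

**Step 5: compare with $P_4$ and $P_5$.** For $P_4=1+\frac12x+\frac38x^2+\frac12x^3+x^4$ the coefficients of the square are $1,1,1,\ 1+\frac38=\frac{11}8,\ 2+\frac12+\frac9{64}=\frac{169}{64}$, and then symmetric. For $P_5=1+\frac12x+\frac38x^2+\frac38x^3+\frac12x^4+x^5$ they are $1,1,1,\ \frac34+\frac38=\frac98,\ 1+\frac38+\frac9{64}=\frac{97}{64},\ 2\bigl(1+\frac14+\frac9{64}\bigr)=\frac{89}{32}$, and then symmetric. The largest ones are $\frac{169}{64}$ and $\frac{89}{32}$, so the bounds are attained. $\square$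

Look again at the corner $(y,z)=(1,\frac12)$. There the bound on $a_2$ is vacuous: the left end may skip index $2$, and the product $a_2b_2$ disappears from the middle coefficient. In degree $5$ this exchange loses, since $\frac12>\frac{25}{64}$. For large $n$ the same kind of exchange will win.

## 3. A symmetric polynomial pays a logarithm in the middle

We now see what happens to $P_n$ as $n$ grows. The following facts about $c_k$ are used throughout.

**Lemma 5.**
(i) $\sum_{k=0}^mc_kc_{m-k}=1$ for $m\ge0$.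
(ii) $\sum_{k=0}^{s-1}c_k=2s\,c_s$ for $s\ge1$.
(iii) $c_k^2\ge\frac{2}{\pi(2k+1)}$ for $k\ge0$.
(iv) $c_k^2\le\frac1{\pi k}$ for $k\ge1$.
(v) $c_k$ is decreasing.

*Proof.* (i) This is $\bigl((1-x)^{-1/2}\bigr)^2=(1-x)^{-1}$. (ii) The left side is the coefficient of $x^{s-1}$ in $(1-x)^{-1}(1-x)^{-1/2}=(1-x)^{-3/2}=2\frac{d}{dx}(1-x)^{-1/2}=\sum_k2kc_kx^{k-1}$. (v) $c_{k+1}/c_k=\frac{2k+1}{2k+2}<1$. For (iii), the sequence $(2k+1)c_k^2$ has consecutive ratios
$$\frac{(2k+3)c_{k+1}^2}{(2k+1)c_k^2}=\frac{(2k+1)(2k+3)}{(2k+2)^2}<1,$$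
so it decreases to its limit, which by Wallis' formula ($kc_k^2\to\frac1\pi$) is $\frac2\pi$. For (iv), $kc_k^2$ has consecutive ratios
$$\frac{(k+1)c_{k+1}^2}{kc_k^2}=\frac{(2k+1)^2}{4k(k+1)}>1,$$
so it increases to $\frac1\pi$. $\square$

**The middle coefficient of $P_n^2$.** Let $K=\lceil n/2\rceil$. In $(P_n^2)_n=\sum_{k=0}^n c_{\min(k,n-k)}^2$ each value $c_k$ with $0\le k<K$ occurs at least twice (for $n$ even there is one further term). By (iii),
$$(P_n^2)_n\ge2\sum_{k=0}^{K-1}c_k^2\ge\frac4\pi\sum_{k=0}^{K-1}\frac1{2k+1}\ge\frac4\pi\int_0^K\frac{dx}{2x+1}=\frac2\pi\ln(2K+1)\ge\frac2\pi\ln(n+1).\tag{1}$$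

Could another symmetric profile avoid this? No, and the reason is short. Let $f$ be reciprocal and admissible, and let $K=\lceil n/2\rceil$. For $m<K$ only indices below $K$ enter $(f^2)_m$. Using Hilbert's inequality $\sum_{k,l\ge0}\frac{x_kx_l}{k+l+1}\le\pi\sum_k x_k^2$,
$$\sum_{m<K}\frac1{m+1}\le\sum_{m<K}\frac{(f^2)_m}{m+1}\le\sum_{k,l<K}\frac{f_kf_l}{k+l+1}\le\pi\sum_{k<K}f_k^2,$$
and reciprocity turns the middle coefficient into a sum of squares:
$$(f^2)_n=\sum_k f_kf_{n-k}=\sum_kf_k^2\ge2\sum_{k<K}f_k^2\ge\frac2\pi\sum_{m=1}^{K}\frac1m.$$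
The inequality $\sum_{k<K}f_k^2\ge\frac1\pi\sum_{m\le K}\frac1m$ holds for every admissible $f$, at each end. Symmetry was used only to identify $f_{n-k}$ with $f_k$. Without symmetry the middle coefficient is $\sum a_kb_k$, and two sequences with large sums of squares can have a small inner product. This is where there is room, and here is what can be gained.

**Theorem 2.** For every $n\ge1$ there is a polynomial $f$ of degree $n$ with nonnegative coefficients such that all coefficients of $f^2$ lie in $[1,178)$.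

**Corollary 3 (the conjecture is false).** The largest coefficient of $P_n^2$ is at least $\frac2\pi\ln(n+1)$. Hence for every $n\ge e^{280}$, $P_n$ is not extremal. Moreover $\max_m(P_n^2)_m/\kappa(n)\to\infty$.

These notes do not determine $\kappa(n)$ exactly, and they do not settle the conjecture for $6\le n<e^{280}$.

## 4. Separating the two ends: residue classes fail, geometric blocks survive

We want to keep the profile $c_k\approx1/\sqrt{\pi k}$ at each end, but only on a set $A$ of indices at the left end and on a set $B$ of indices at the right end. Up to a constant factor $\lambda$ this means $a_k=\lambda c_k1_A(k)$, $b_k=\lambda c_k1_B(k)$ and $f=\sum_k(a_k+b_{n-k})x^k$. Two requirements appear.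

*Pure terms.* For $f^2$ to stay bounded below near its two ends, $\sum_{k\in A,\,m-k\in A}c_kc_{m-k}$ must be bounded below in $m$. The summands are of size at least about $1/m$, so it suffices that $m$ has at least a fixed proportion of $m$ representations $m=k+(m-k)$ with both parts in $A$. The same is required of $B$.

*Cross terms.* The coefficient of $x^{n-s}$ contains $2\sum_k a_kb_{k+s}$. So $\sum_{k\in A,\,k+s\in B}c_kc_{k+s}$, with summands about $\frac1{\pi\sqrt{k(k+s)}}$, must be bounded uniformly in $s$, and the same is required with $A$ and $B$ exchanged.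

**First attempt: residue classes.** Even numbers for $A$ and odd numbers for $B$ make the cross term at $s=0$ vanish. But two odd numbers never have an odd sum, so the pure term for $B$ vanishes at odd $m$. One may look for better residue classes modulo some $q$. No choice can work, and the obstruction is the cross term at shifts other than $0$. Suppose $A$ and $B$ are nonempty unions of residue classes mod $q$. Pick $a\in A$, $b\in B$ and $1\le s\le q$ with $s\equiv b-a$. Every $k\equiv a\pmod q$ has $k\in A$ and $k+s\in B$, and by (v) and (iii)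
$$\sum_{k\equiv a,\;k\le N}c_kc_{k+s}\ge\sum_{k\equiv a,\;k\le N}c_{k+s}^2\ge\frac2\pi\sum_{k\equiv a,\;k\le N}\frac{1}{2k+2s+1},$$
which tends to infinity with $N$. The logarithm has moved from $x^n$ to $x^{n-s}$.

So for each fixed $s$, a shift by $s$ should rarely lead from $A$ to $B$. This asks for long runs. If $A$ and $B$ are made of alternating blocks, then $k\in A$, $k+s\in B$ with $k\ge s$ forces $k$ to lie within distance $s$ of the end $T$ of its block. There are at most $s$ such $k$ for each $T$, each contributing about $1/T$, and a total $\sum_{T>s}s/T$ is bounded if the block ends grow geometrically. This repairs the cross terms.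

**Which blocks?** Work for a moment with real intervals: let $E$ be the union of the blocks $[uq^j,vq^j)$ and $E'$ the union of the complementary blocks $[vq^j,uq^{j+1})$, $j\in\mathbb Z$, where $u<v<qu$. Consider $t=u$. If $t=x+x'$ with $x,x'\in E$, then both parts are below $u$, so both are below $v/q$, and $t<2v/q$. Hence if $2v\le qu$, the number $t=u$ has no representation at all. In the same way, a representation of $t=v$ by two elements of $E'$ has both parts below $u$, which is impossible if $2u\le v$. So we need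
$$\frac q2<\frac vu<2,$$
and in particular $q<4$. Blocks with ratio $q=4$, such as $[4^j,2\cdot4^j)$, fail for this reason. With $q=3$ the condition is $\frac32<\frac vu<2$. We take the midpoint $\frac vu=\frac74$: blocks proportional to $[4,7)$ and $[7,12)$. It remains to check that this choice gives a positive proportion of representations everywhere, and to adapt it to integers.

## 5. Representing every integer by the blocks

**The sets.** All intervals here are intervals of integers:
$$A=[0,108)\cup\bigcup_{j\ge0}[108\cdot3^j,189\cdot3^j),\qquad B=[0,108)\cup\bigcup_{j\ge0}[189\cdot3^j,324\cdot3^j).$$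
Note $108=27\cdot4$, $189=27\cdot7$, $324=27\cdot12=3\cdot108$. From $108$ on, the blocks of $A$ and of $B$ tile the integers, so
$$A\cap B=[0,108).$$
Both sets get the common initial segment because small $m$ must be represented by both (already $m=0$ requires $0\in A\cap B$). Its length $108$ is chosen so that blocks can be divided by $3$ three times and still have integer endpoints.

**Definition.** For a set $S$ of nonnegative integers, $r_S(m)=\#\{k:k\in S,\ m-k\in S\}$. For $S=\{0,1,3\}$, for example, $r_S(3)=2$ (from $0+3$ and $3+0$), $r_S(2)=1$ and $r_S(5)=0$.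

The goal of this section is that $r_A(m)$ and $r_B(m)$ are at least $\frac2{27}(m+1)$. We set up the count so that it serves integers and real numbers at once.

**Definition.** For intervals $I=[u,v)$, $I'=[u',v')$ and a real number $M$, let
$$\Phi_{I,I'}(M)=\bigl(\min(v-u,\ v'-u',\ M-u-u',\ v+v'-M)\bigr)^+.$$

**Lemma 6.** (a) If the endpoints are integers, then $\#\{k\in I\cap\mathbb Z: m-k\in I'\}=\Phi_{I,I'}(m+1)$ for every integer $m$. (b) For real $t$, the set $\{x\in I:t-x\in I'\}$ has Lebesgue measure $\Phi_{I,I'}(t)$. (c) $\Phi_{hI,hI'}(hM)=h\,\Phi_{I,I'}(M)$ for $h>0$.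

*Proof.* (a) The conditions are $u\le k\le v-1$ and $m-v'+1\le k\le m-u'$. The number of such $k$ is the positive part of $\min(v-1,m-u')-\max(u,m-v'+1)+1$, which is the minimum of the four differences plus $1$, namely $v-u$, $v+v'-m-1$, $m+1-u-u'$, $v'-u'$. (b) The set is $[u,v)\cap(t-v',t-u']$, of measure the positive part of $\min(v,t-u')-\max(u,t-v')$, which expands in the same way. (c) is clear. $\square$

For instance, $I=[0,3)$, $I'=[5,7)$, $m=6$: the solutions are $6=0+6=1+5$, and $\Phi(7)=\min(3,2,2,3)=2$.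

**Lemma 7.** Let $I_i=[108\cdot3^{-i},189\cdot3^{-i})$ and $J_i=[189\cdot3^{-i},324\cdot3^{-i})$ for $i=0,1,2,3$, that is,
$$I_0=[108,189),\ I_1=[36,63),\ I_2=[12,21),\ I_3=[4,7);\qquad J_0=[189,324),\ J_1=[63,108),\ J_2=[21,36),\ J_3=[7,12).$$
Write $\Phi_{ij}$ for $\Phi_{I_i,I_j}$ in (a) and for $\Phi_{J_i,J_j}$ in (b), and let $F=\Phi_{11}+2\Phi_{03}+2\Phi_{02}+2\Phi_{01}+\Phi_{00}$.
(a) For real $M$ with $108\le M\le324$, $F(M)\ge\frac2{27}M$.
(b) For real $M$ with $189\le M\le567$, $F(M)\ge\frac2{27}M$.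

*Proof of (a).* **Step 1: the five functions.** For $M\ge108$ we have $126-M\le18<27$ and $M-72\ge36$, so in $\Phi_{11}$ the minimum is $126-M$. Hence
$$\Phi_{11}=(126-M)^+,\qquad\Phi_{03}=\min(3,M-112,196-M)^+,\qquad\Phi_{02}=\min(9,M-120,210-M)^+,$$
$$\Phi_{01}=\min(27,M-144,252-M)^+,\qquad\Phi_{00}=\min(81,M-216,378-M)^+.$$

**Step 2: seven ranges.** In each range we keep the useful terms and divide by the largest $M$.

- $108\le M\le115$: $\Phi_{11}\ge11$. So $F\ge11\ge\frac{11}{115}M$.
- $115\le M\le120$: $\Phi_{11}\ge6$. Also $\Phi_{03}=3$, since $M-112\ge3$ and $196-M\ge76$. So $F\ge6+6=12\ge\frac{12}{120}M$.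
- $120\le M\le126$: $\Phi_{11}=126-M$, and $\Phi_{02}=M-120$ because $0\le M-120\le6<9$ and $210-M\ge84$. So $\Phi_{11}+2\Phi_{02}=M-114\ge6$. Also $\Phi_{03}=3$, since $M-112\ge8$ and $196-M\ge70$. So $F\ge6+6=12\ge\frac{12}{126}M$.
- $126\le M\le180$: $\Phi_{02}\ge6$, since $M-120\ge6$ and $210-M\ge30$. Also $\Phi_{03}=3$, since $M-112\ge14$ and $196-M\ge16$. So $F\ge12+6=18\ge\frac{18}{180}M$.
- $180\le M\le225$: $\Phi_{01}=27$, since $M-144\ge36$ and $252-M\ge27$. So $F\ge54\ge\frac{54}{225}M$.
- $225\le M\le240$: $\Phi_{01}\ge12$, since $M-144\ge81$ and $252-M\ge12$. So $F\ge24\ge\frac{24}{240}M$.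
- $240\le M\le324$: $M-216\ge\frac M{10}$ because $\frac9{10}M\ge216$. Also $378-M\ge54\ge\frac M6$ and $81\ge\frac M4$. So $F\ge\Phi_{00}\ge\frac M{10}$.

The smallest of the ratios is $\frac{12}{126}>\frac2{27}$.

*Proof of (b).* **Step 1: the five functions.** For $M\ge189$ we have $216-M\le27<45$ and $M-126\ge63$, so
$$\Phi_{11}=(216-M)^+,\qquad\Phi_{03}=\min(5,M-196,336-M)^+,\qquad\Phi_{02}=\min(15,M-210,360-M)^+,$$
$$\Phi_{01}=\min(45,M-252,432-M)^+,\qquad\Phi_{00}=\min(135,M-378,648-M)^+.$$

**Step 2: eight ranges.**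

- $189\le M\le201$: $\Phi_{11}\ge15$. So $F\ge15\ge\frac{15}{201}M$, and $15\cdot27=405\ge402=2\cdot201$.
- $201\le M\le210$: $\Phi_{11}\ge6$. Also $\Phi_{03}=5$, since $M-196\ge5$ and $336-M\ge126$. So $F\ge6+10=16\ge\frac{16}{210}M$.
- $210\le M\le216$: $\Phi_{11}=216-M$, and $\Phi_{02}=M-210$ because $0\le M-210\le6<15$ and $360-M\ge144$. So $\Phi_{11}+2\Phi_{02}=M-204\ge6$. Also $\Phi_{03}=5$, since $M-196\ge14$ and $336-M\ge120$. So $F\ge6+10=16\ge\frac{16}{216}M=\frac2{27}M$.
- $216\le M\le225$: $\Phi_{02}\ge6$, since $M-210\ge6$ and $360-M\ge135$. Also $\Phi_{03}=5$, since $M-196\ge20$ and $336-M\ge111$. So $F\ge12+10=22\ge\frac{22}{225}M$.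
- $225\le M\le330$: $\Phi_{02}=15$, since $M-210\ge15$ and $360-M\ge30$. So $F\ge30\ge\frac{30}{330}M$.
- $330\le M\le387$: $\Phi_{01}=45$, since $M-252\ge78$ and $432-M\ge45$. So $F\ge90\ge\frac{90}{387}M$.
- $387\le M\le420$: $\Phi_{01}\ge12$, since $M-252\ge135$ and $432-M\ge12$. Also $\Phi_{00}\ge9$, since $M-378\ge9$ and $648-M\ge228$. So $F\ge24+9=33\ge\frac{33}{420}M$, and $33\cdot27=891\ge840$.
- $420\le M\le567$: $M-378\ge\frac M{10}$ because $\frac9{10}M\ge378$. Also $648-M\ge81\ge\frac M7$ and $135\ge\frac M5$. So $F\ge\Phi_{00}\ge\frac M{10}$.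

All these ratios are at least $\frac{16}{216}=\frac2{27}$. $\square$

**Lemma 8.** $r_A(m)\ge\frac2{27}(m+1)$ and $r_B(m)\ge\frac2{27}(m+1)$ for all $m\ge0$.

*Proof.* **Step 1: small $m$.** If $m<108$, then all of $0,\dots,m$ lie in both sets, so $r_A(m)=r_B(m)=m+1$. For $B$ and $108\le m<189$ we use $[0,108)\subset B$. By Lemma 6(a), $r_B(m)\ge\min(108,\,m+1,\,215-m)\ge27\ge\frac{m+1}7$.

**Step 2: $A$ with $m\ge108$.** Choose $h=3^j$, $j\ge0$, with $108h\le m<324h$. The blocks $hI_0,hI_1,hI_2,hI_3$ are disjoint, and they have integer endpoints because the $I_i$ do. Each lies in $A$: $hI_i=[108\cdot3^{j-i},189\cdot3^{j-i})$ is a block of $A$ if $j\ge i$, and if $j<i$ its right end is at most $63$, so it lies in $[0,108)$. Count the representations of $m$ with ordered pair of parts in $hI_1\times hI_1$, in $hI_0\times hI_i$ or $hI_i\times hI_0$ for $i=1,2,3$, and in $hI_0\times hI_0$. These are different representations because the blocks are disjoint. By Lemma 6(a),(c) their number is $hF(M)$ with $M=\frac{m+1}h$.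 Since $m$ is an integer below $324h$, we have $108\le M\le324$, and Lemma 7(a) gives $r_A(m)\ge h\cdot\frac2{27}M=\frac2{27}(m+1)$.

**Step 3: $B$ with $m\ge189$.** Choose $h=3^j$, $j\ge0$, with $189h\le m<567h$. The disjoint blocks $hJ_0,\dots,hJ_3$ lie in $B$: $hJ_i=[189\cdot3^{j-i},324\cdot3^{j-i})$ is a block of $B$ if $j\ge i$, and otherwise its right end is at most $108$. Again $M=\frac{m+1}h$ satisfies $189\le M\le567$, and Lemma 7(b) gives $r_B(m)\ge\frac2{27}(m+1)$. $\square$

Now we turn counts into sums of the profile.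

**Lemma 9 (pure terms).** For $S\in\{A,B\}$ and all $m\ge0$,
$$\frac4{27\pi}\le\sum_{k\in S,\;m-k\in S}c_kc_{m-k}\le1.$$

*Proof.* The upper bound is Lemma 5(i), since dropping terms only decreases the sum. For the lower bound, Lemma 5(iii) and the inequality between geometric and arithmetic means give
$$c_kc_{m-k}\ge\frac2{\pi\sqrt{(2k+1)(2(m-k)+1)}}\ge\frac2{\pi(m+1)},$$
and there are $r_S(m)\ge\frac2{27}(m+1)$ summands. $\square$

## 6. The cross term stays below $10/\pi$

**Lemma 10.** For $s\ge0$ let
$$X_{AB}(s)=\sum_{k\in A,\;k+s\in B}c_kc_{k+s},\qquad X_{BA}(s)=\sum_{k\in B,\;k+s\in A}c_kc_{k+s}.$$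
Both are less than $\frac{10}\pi$ for every $s\ge0$.

*Proof.* The common segment costs a constant: by Lemma 5(iv),
$$\sum_{k=1}^{107}c_k^2\le\frac1\pi\sum_{k=1}^{107}\frac1k\le\frac{1+\ln107}\pi<\frac{5.7}\pi.\tag{2}$$

**Step 1: $s=0$.** Both sums run over $A\cap B=[0,108)$, so they are at most $c_0^2+\frac{5.7}\pi=1+\frac{5.7}\pi<\frac{10}\pi$.

From now on $s\ge1$, and we split the sum over $k$ into three parts.

**Step 2: $k<s$, where the shift dominates.** Here $c_{k+s}\le c_s$ by (v), so the contribution is at most $c_s\sum_{k<s}c_k=2s\,c_s^2\le\frac2\pi$, by (ii) and (iv).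

**Step 3: $s\le k\le107$, the common segment.** Since $c_{k+s}\le c_k$ and $k\ge1$, the contribution is less than $\frac{5.7}\pi$ by (2).

**Step 4: $k\ge\max(s,108)$, where the blocks act.** Consider $X_{AB}$. As $k\in A$ and $k\ge108$, $k$ lies in some block $[108\cdot3^j,189\cdot3^j)$; put $T=189\cdot3^j$. Since $k+s\in B$ and $k+s\ge108$, the number $k+s$ is not in $A$, so it is not in that block. It exceeds $k$, so it is beyond the right end:
$$k<T\le k+s.$$
For a given $T$ this leaves at most $s$ integers, $T-s\le k<T$, and it requires $T>k\ge s$. Moreover $k\ge\max(s,T-s)\ge\frac T2$ and $k+s\ge T$, so (iv) gives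
$$c_kc_{k+s}\le\frac1{\pi\sqrt{k(k+s)}}\le\frac{\sqrt2}{\pi T}.$$
The contribution is therefore at most $\frac{\sqrt2\,s}\pi\sum_{T>s}\frac1T$. The values $T$ form a geometric progression of ratio $3$ and the smallest one that occurs exceeds $s$, so $\sum_{T>s}\frac1T\le\frac1s\bigl(1+\frac13+\frac19+\cdots\bigr)=\frac3{2s}$. The contribution is at most $\frac{3\sqrt2}{2\pi}<\frac{2.13}\pi$.

For $X_{BA}$ the argument is the same. If $k\in B$ and $k\ge108$, then $k$ lies in a block $[189\cdot3^j,324\cdot3^j)$; $k+s\in A$ with $k+s\ge108$ is not in $B$, so $k<T\le k+s$ with $T=324\cdot3^j$, again a geometric progression of ratio $3$.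

**Step 5: total.** The sum is less than $\frac{2+5.7+2.13}\pi<\frac{10}\pi$. $\square$

## 7. A polynomial with bounded square, and the failure of the guess

*Proof of Theorem 2.* Let $\lambda^2=\frac{27\pi}4$ with $\lambda>0$, and redefine $a_k=\lambda c_k1_A(k)$, $b_k=\lambda c_k1_B(k)$ for all $k\ge0$. Put
$$f(x)=\sum_{k=0}^n(a_k+b_{n-k})x^k.$$
The coefficients are nonnegative, and the leading one is at least $b_0=\lambda>0$, so the degree is $n$.

**Step 1: every coefficient of $f^2$ is at least $1$.** If $m\le n$, keep only the products of left parts. All indices are at most $m\le n$, so by Lemma 9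
$$(f^2)_m\ge\sum_{k=0}^ma_ka_{m-k}\ge\lambda^2\cdot\frac4{27\pi}=1.$$
If $m\ge n$, put $m'=2n-m\le n$ and keep only the products of right parts. Indices $i+j=m$ correspond to $k=n-i$, $l=n-j$ with $k+l=m'$, and all $k,l\ge 0$ with $k+l=m'$ occur because $m'\le n$. So $(f^2)_m\ge\sum_{k+l=m'}b_kb_l\ge1$ by Lemma 9.

**Step 2: every coefficient is less than $178$.** Expand $(f^2)_m=\sum_{i+j=m}(a_i+b_{n-i})(a_j+b_{n-j})$. In the mixed products $a_ib_{n-j}$ we have $n-j=i+n-m$. Extending each sum to all nonnegative indices only increases it, so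
$$(f^2)_m\le\sum_{k+l=m}a_ka_l+\sum_{k+l=2n-m}b_kb_l+2\sum_ka_kb_{k+n-m},$$
where in the last sum both indices are nonnegative. The first two sums are at most $\lambda^2$ each by Lemma 9. If $m\le n$, the last sum is $\lambda^2X_{AB}(n-m)$. If $m\ge n$, substitute $l=k-(m-n)$: it becomes $\sum_lb_la_{l+(m-n)}=\lambda^2X_{BA}(m-n)$. By Lemma 10,
$$(f^2)_m\le\lambda^2\Bigl(2+\frac{20}\pi\Bigr)=\frac{27\pi}2+135<178.\qquad\square$$

In particular $\kappa(n)<178$ for all $n$, which is the upper half of Theorem 1.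

*Proof of Corollary 3.* The lower bound for the largest coefficient of $P_n^2$ is (1). For $n\ge e^{280}$ it gives $\max_m(P_n^2)_m\ge\frac2\pi\ln(n+1)>\frac{560}\pi>178$, while Theorem 2 gives an admissible polynomial of degree $n$ with all coefficients of the square below $178$. So $P_n$ is not extremal, and the conjecture fails for all $n\ge e^{280}$. Finally,
$$\frac{\max_m(P_n^2)_m}{\kappa(n)}\ge\frac{2}{178\pi}\ln(n+1)\to\infty.\qquad\square$$

## 8. The same blocks on the unit interval

The construction has a cleaner continuous form, where no common initial segment is needed. For measurable $f\ge0$ on $(0,1)$ let $(f*f)(t)=\int f(x)f(t-x)\,dx$, over those $x$ with $x,\,t-x\in(0,1)$, for $0<t<2$. For example, $f=1$ gives $(f*f)(t)=t$ for $t\le1$, which is not bounded below by a positive constant near $0$.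

**Theorem 4.** (a) There is a measurable $f:(0,1)\to[0,\infty)$ with $1\le(f*f)(t)\le99$ for all $t\in(0,2)$. (b) No measurable $f\ge0$ on $(0,1)$ with $f(x)=f(1-x)$ a.e. has $f*f$ essentially bounded on $(0,2)$ and $f*f\ge c>0$ a.e. on some interval $(0,\varepsilon)$.

*Proof of (a).* Let
$$E=\bigcup_{j\in\mathbb Z}[108\cdot3^j,189\cdot3^j),\qquad E'=(0,\infty)\setminus E=\bigcup_{j\in\mathbb Z}[189\cdot3^j,324\cdot3^j),$$
as subsets of $\mathbb R$, let $\lambda^2=\frac{27\pi}4$, and put
$$f(x)=\lambda\left(\frac{1_E(x)}{\sqrt{\pi x}}+\frac{1_{E'}(1-x)}{\sqrt{\pi(1-x)}}\right),\qquad0<x<1.$$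

**Step 1: representations.** We claim that $|\{x\in(0,t):x\in S,\ t-x\in S\}|\ge\frac{2t}{27}$ for all $t>0$ and $S\in\{E,E'\}$. For $S=E$ choose $h=3^j$, $j\in\mathbb Z$, with $108h\le t<324h$. The disjoint blocks $hI_0,\dots,hI_3$ are blocks of $E$. By Lemma 6(b),(c) the measure is at least $hF(t/h)$, and Lemma 7(a) with $M=t/h$ gives the claim. For $S=E'$ choose $189h\le t<567h$ and use $hJ_0,\dots,hJ_3$ and Lemma 7(b).

**Step 2: lower bound.** Let $0<t\le1$. Since $\sqrt{x(t-x)}\le\frac t2$,
$$(f*f)(t)\ge\lambda^2\int_0^t\frac{1_E(x)1_E(t-x)}{\pi\sqrt{x(t-x)}}\,dx\ge\lambda^2\cdot\frac2{\pi t}\cdot\frac{2t}{27}=1.$$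
For $1\le t<2$ put $\tau=2-t\in(0,1]$ and substitute $x=1-y$, so that $t-x=1-(\tau-y)$. Keeping only the right parts gives the same integral with $E'$ and $\tau$ in place of $E$ and $t$, so again $(f*f)(t)\ge1$.

**Step 3: pure terms from above.** Each of the two pure terms is at most $\lambda^2\int_0^\tau\frac{dx}{\pi\sqrt{x(\tau-x)}}=\lambda^2$, with $\tau=t$ for the left parts and $\tau=2-t$ for the right parts. The integral equals $1$ for every $\tau>0$, because $\int_0^1\frac{dx}{\sqrt{x(1-x)}}=\pi$.

**Step 4: cross term from above.** The mixed products are $\frac{\lambda^2}{\pi}\cdot\frac{1_E(x)1_{E'}(1-t+x)}{\sqrt{x(1-t+x)}}$, counted twice. If $t\le1$, put $s=1-t$; the cross term is at most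
$$2\lambda^2\int_0^\infty\frac{1_E(x)1_{E'}(x+s)}{\pi\sqrt{x(x+s)}}\,dx.$$
If $t\ge1$, put $s=t-1$ and replace $x$ by $x+s$; we get the same expression with $E$ and $E'$ exchanged. For $s=0$ it vanishes, because $E\cap E'=\emptyset$. Let $s>0$. The part $x<s$ of the integral is at most $\int_0^s\frac{dx}{\pi\sqrt{xs}}=\frac2\pi$. For the part $x\ge s$, let $T$ be the right end of the block containing $x$. The point $x+s$ lies in the other set, so not in that block, and hence $x<T\le x+s$. For given $T$ the set of such $x$ lies in $[T-s,T)$ and has measure at most $s$. We also need $T>s$, and $x\ge\max(s,T-s)\ge\frac T2$, $x+s\ge T$, so the integrand is at most $\frac{\sqrt2}{\pi T}$. As the values $T$ form a geometric progression of ratio $3$, $\sum_{T>s}\frac1T\le\frac3{2s}$, and this part is at most $\frac{\sqrt2\,s}{\pi}\cdot\frac3{2s}=\frac{3\sqrt2}{2\pi}$.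

**Step 5: total.** Altogether
$$(f*f)(t)\le\lambda^2\Bigl(2+\frac{4+3\sqrt2}\pi\Bigr)=\frac{27\pi}2+\frac{27}4\bigl(4+3\sqrt2\bigr)<99.$$

*Proof of (b).* Suppose $f(x)=f(1-x)$ a.e., $f*f\le C$ a.e. on $(0,2)$, and $f*f\ge c>0$ a.e. on $(0,\varepsilon)$.

**Step 1: $f$ is square integrable.** The value $t=1$ is a single point, so an a.e. bound cannot be used there directly; truncation helps. Let $f_k=\min(f,k)$, extended by $0$ outside $(0,1)$. It is bounded and integrable, so $f_k*f_k$ is continuous: $|(f_k*f_k)(t+\delta)-(f_k*f_k)(t)|\le k\,\|f_k(\cdot+\delta)-f_k\|_{L^1}\to0$ as $\delta\to0$. Since $f_k*f_k\le f*f\le C$ a.e. on $(0,2)$, continuity gives $f_k*f_k\le C$ everywhere on $(0,2)$. At $t=1$, using the symmetry,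
$$C\ge\int_0^1f_k(x)f_k(1-x)\,dx=\int_0^1f_k^2,$$
and monotone convergence gives $\int_0^1f^2\le C$.

**Step 2: $f*f$ tends to $0$ at $0$.** For $0<t\le1$, by Cauchy–Schwarz,
$$(f*f)(t)=\int_0^tf(x)f(t-x)\,dx\le\int_0^tf^2\to0\qquad(t\to0),$$
because $f^2$ is integrable. This contradicts $f*f\ge c>0$ a.e. on $(0,\varepsilon)$. $\square$
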